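\title{Infinite monochromatic rectangles in $\omega_2\times\omega_3$}

\begin{abstract}
Let $\theta_2$ be the least cardinal $\theta$ such that every coloring of $\theta\times\theta$ with countably many colors is constant on $A\times B$ for some infinite $A,B\subseteq\theta$. We prove in ZFC that $\theta_2\le\aleph_3$. More generally, for every infinite cardinal $\kappa$, every coloring of $\kappa^{++}\times\kappa^{+++}$ with $\kappa$ colors is constant on a product of two infinite sets. A forcing construction shows that for countably many colors neither side can be lowered. Thus $\theta_2\in\{\aleph_2,\aleph_3\}$, and both values are consistent.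
\end{abstract}

\section{Introduction}

Color an uncountable set with countably many colors, and some color occurs infinitely often. We ask for the two-dimensional form of this principle: how large must a grid be so that every coloring of its cells with countably many colors is constant on a subgrid with infinitely many rows and infinitely many columns?

For cardinals $\kappa,\mu,\nu$ write
\[
(\kappa,\mu)\to(\omega,\omega)_\nu
\]
if for every $c:\kappa\times\mu\to\nu$ there are infinite sets $A\subseteq\kappa$ and $B\subseteq\mu$ such that $c$ is constant on $A\times B$. We call the elements of the first factor \emph{rows} and those of the second \emph{columns}. The relation is symmetric in $\kappa$ and $\mu$ (transpose the coloring), and it is \emph{monotone}: it is preserved when $\kappa$ or $\mu$ increases (restrict the coloring). Since $A$ and $B$ can be shrunk to countably infinite sets, $(\theta,\theta)\to(\omega,\omega)_\omega$ is the polarized partition relation $\binom{\theta}{\theta}\to\binom{\omega}{\omega}^{1,1}_\omega$. Let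
\[
\theta_2=\min\{\theta:(\theta,\theta)\to(\omega,\omega)_\omega\}.
\]

It is known that $\theta_2\ge\aleph_2$, and counting countable sets of rows gives $\theta_2\le(2^{\aleph_0})^+$; both arguments are in Section~\ref{sec:first}. The upper bound depends on the continuum, on which ZFC puts no bound, and one might guess that $\theta_2$ can be pushed up along with it. The question posed in \cite{class4} goes in the opposite direction: \emph{does ZFC prove $\theta_2\le\aleph_3$?} It does.

\begin{theorem}[ZFC]\label{thm:A}
For every infinite cardinal $\kappa$, $(\kappa^{++},\kappa^{+++})\to(\omega,\omega)_\kappa$. In particular $(\omega_2,\omega_3)\to(\omega,\omega)_\omega$, so $\theta_2\le\aleph_3$.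
\end{theorem}

The last clause follows from the preceding one by monotonicity. For countably many colors neither $\omega_2$ nor $\omega_3$ can be lowered.

\begin{theorem}\label{thm:B}
If $V\models\mathrm{CH}$ and $\lambda\ge\aleph_2$ is a cardinal, there is a cardinal-preserving forcing extension in which, for all infinite cardinals $\kappa\le\mu\le\lambda$,
\[
(\kappa,\mu)\to(\omega,\omega)_\omega\iff\kappa\ge\aleph_2\text{ and }\mu\ge\aleph_3 .
\]
In particular $\theta_2=\aleph_3$ there.
\end{theorem}

So the guess above is right for grids with $\aleph_1$ rows, where no number of columns suffices in ZFC, and wrong as soon as there are $\aleph_2$ rows.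

\begin{corollary}\label{cor:C}
ZFC proves $\theta_2\in\{\aleph_2,\aleph_3\}$. If ZFC is consistent, then both values are consistent ($\theta_2=\aleph_2$ follows from CH), and for $m\le n<\omega$, ZFC proves $(\aleph_m,\aleph_n)\to(\omega,\omega)_\omega$ if and only if $m\ge2$ and $n\ge3$.
\end{corollary}

Section~\ref{sec:first} treats the small cases. Sections~\ref{sec:escape} and~\ref{sec:trap} prove Theorem~\ref{thm:A}: the first reduces it, by Fodor's lemma, to a statement about set mappings, and the second proves that statement with elementary submodels. Section~\ref{sec:forcing} proves Theorem~\ref{thm:B} by two applications of a single forcing lemma, and Section~\ref{sec:cor} derives Corollary~\ref{cor:C}.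

\section{The first cases}\label{sec:first}

On a square $\theta\times\theta$ the color can record whether the row index is below or above the column index. A monochromatic rectangle then lies on one side of the diagonal, so it is enough to defeat rectangles in a triangle. For sets of ordinals, $A<B$ means that $\alpha<\beta$ for all $\alpha\in A$ and $\beta\in B$.

\begin{lemma}\label{lem:fold}
Let $\theta$ be a cardinal and $f:\{(\alpha,\beta):\alpha<\beta<\theta\}\to\omega$. Suppose that there are no infinite $A,B\subseteq\theta$ with $A<B$ and $f$ constant on $A\times B$. Then $(\theta,\theta)\not\to(\omega,\omega)_\omega$.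
\end{lemma}

\begin{proof}
Let $c(a,b)=3f(a,b)$ if $a<b$, $c(a,b)=3f(b,a)+1$ if $b<a$, and $c(a,a)=2$. Suppose that $c$ is constant on $A\times B$ with $A,B$ infinite. The color is not $2$, because $a\ne b$ for some $a\in A$ and $b\in B$. If it is $0$ modulo $3$, then $A<B$ and $f$ is constant on $A\times B$. If it is $1$ modulo $3$, then $B<A$ and $f$ is constant on $B\times A$. Both cases contradict the hypothesis.
\end{proof}

\begin{proposition}\label{prop:first}
\begin{enumerate}
\item[(a)] $(\omega,\mu)\not\to(\omega,\omega)_\omega$ for every cardinal $\mu$.
\item[(b)] $(\omega_1,\omega_1)\not\to(\omega,\omega)_\omega$.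
\item[(c)] $(\omega_1,(2^{\aleph_0})^+)\to(\omega,\omega)_\omega$.
\end{enumerate}
Hence $\aleph_2\le\theta_2\le(2^{\aleph_0})^+$, and CH implies $(\omega_1,\omega_2)\to(\omega,\omega)_\omega$ and $\theta_2=\aleph_2$.
\end{proposition}

\begin{proof}
(a) Let $c(n,\beta)=n$.

(b) Fix injections $e_\beta:\beta\to\omega$ for $\beta<\omega_1$ and let $f(\alpha,\beta)=e_\beta(\alpha)$. No column of $f$ repeats a color, so Lemma~\ref{lem:fold} applies.

(c) Let $\mu=(2^{\aleph_0})^+$ and $c:\omega_1\times\mu\to\omega$. For each column $\beta<\mu$ there are a color $n_\beta$ and a countably infinite $A_\beta\subseteq\omega_1$ with $c(\alpha,\beta)=n_\beta$ for all $\alpha\in A_\beta$. The number of possible pairs $(A_\beta,n_\beta)$ is at most $\aleph_1^{\aleph_0}\le(2^{\aleph_0})^{\aleph_0}=2^{\aleph_0}<\mu$, so one pair $(A,n)$ is shared by an infinite set $B$ of columns, and $c$ has the value $n$ on $A\times B$.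

The bounds on $\theta_2$ follow from (b), (c) and monotonicity.
\end{proof}

In (c) each column chooses its infinite set of rows in one move, and the price is the number of countable sets. A proof without cardinal arithmetic has to choose the rows one at a time.

\section{An escaping row and Fodor's lemma}\label{sec:escape}

In this section and the next, $\kappa$ is an infinite cardinal and
\[
\kappa_1=\kappa^+,\qquad\kappa_2=\kappa^{++},\qquad\kappa_3=\kappa^{+++}.
\]
Nothing is lost by reading $\kappa=\omega$, $\kappa_i=\omega_i$, and ``countable'' for ``of size at most $\kappa$''. As usual $[X]^{<\omega}$ is the set of finite subsets of $X$, and $[X]^{\le\kappa}$ is the set of subsets of size at most $\kappa$.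

\subsection{Small sets of witnesses}

Let $L$ be a set of columns and $c:\kappa_2\times L\to\kappa$. For finite $w\subseteq L$ and $\nu<\kappa$ let
\[
T^\nu_w=\{\alpha<\kappa_2:c(\alpha,y)=\nu\text{ for all }y\in w\}
\]
be the set of rows on which all columns in $w$ have color $\nu$. We want to show that such sets are infinite, and later to pick rows from them in a controlled way. Both aims are served by fixing in advance a small set of rows that knows, for every color, whether $T^\nu_w$ is infinite. For each $w$ and $\nu$ take $T^\nu_w$ itself if it is finite, and a countably infinite subset of it otherwise; let $C(w)$ be the union of these $\kappa$ sets. Then $C(w)\in[\kappa_2]^{\le\kappa}$, and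
\begin{equation}\label{eq:escape}
\text{if some row lies in }T^\nu_w\setminus C(w),\text{ then }C(w)\cap T^\nu_w\text{ is infinite,}
\end{equation}
because a finite $T^\nu_w$ is contained in $C(w)$. We call $C$ a \emph{witness function} for $c$. One row that escapes from $C(w)$ thus certifies infinitely many rows inside $C(w)$. The simplest use of this needs only $\kappa_1$ columns.

\begin{proposition}\label{prop:warm}
Let $c:\kappa_2\times\kappa_1\to\kappa$. There are a color $\nu$ and a set $Y$ of $\kappa_1$ columns such that $T^\nu_w$ is infinite for every finite $w\subseteq Y$.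
\end{proposition}

\begin{proof}
Let $C$ be a witness function. The union of the sets $C(w)$, $w\in[\kappa_1]^{<\omega}$, has size at most $\kappa_1$, so some row $\gamma<\kappa_2$ lies outside it. The row $\gamma$ has $\kappa_1$ cells and $\kappa$ colors, so it has one color $\nu$ on a set $Y$ of $\kappa_1$ columns. For finite $w\subseteq Y$ we have $\gamma\in T^\nu_w\setminus C(w)$, and \eqref{eq:escape} applies.
\end{proof}

This gives monochromatic rectangles with infinitely many rows and any finite number of columns. For infinitely many columns the natural plan is a recursion. Keep a large set of candidate columns; at each stage pick one of them, and pick a new row that has color $\nu$ on the finite set $u$ of columns picked so far and on many of the candidates; discard the other candidates. Write $Y=\{y_j:j<\kappa_1\}$. By \eqref{eq:escape} each candidate $y_j$ offers a new row $a(j)\in C(u\cup\{y_j\})\cap T^\nu_{u\cup\{y_j\}}$, and we need many $j$ to offer the same row. But $j\mapsto a(j)$ maps $\kappa_1$ into a set that may have size $\kappa_1$, and nothing prevents it from being injective. The obstacle is real: by Theorem~\ref{thm:B}, $(\omega_2,\omega_1)\to(\omega,\omega)_\omega$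 can fail.

\subsection{Making the choice regressive}

There is a pigeonhole principle for maps from $\kappa_1$ to $\kappa_1$, provided that they are regressive. Recall that $E\subseteq\kappa_1$ is a \emph{club} if it is unbounded in $\kappa_1$ and contains each of its limit points below $\kappa_1$, and that $S\subseteq\kappa_1$ is \emph{stationary} if it meets every club. We use three textbook facts.
\begin{enumerate}
\item[(S1)] The intersection of at most $\kappa$ clubs is a club. Hence clubs are stationary, and if a stationary set is the union of at most $\kappa$ sets, one of them is stationary.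
\item[(S2)] A stationary set is unbounded, and it remains stationary when a bounded set is removed.
\item[(S3)] (Fodor's lemma.) If $S$ is stationary and $r:S\to\kappa_1$ satisfies $r(j)<j$ for all $j\in S$, then $r$ is constant on a stationary subset of $S$.
\end{enumerate}
To apply (S3) we number the relevant rows by an injection $e$ into $\kappa_1$ and ask that $e(a(j))<j$. Since $a(j)$ is taken from $C(u\cup\{y_j\})$, it suffices to choose the columns so that this whole set consists of rows numbered below $j$. The following lemma provides such columns. It concerns an arbitrary set mapping, and it is the only place where $\kappa_3$ is needed.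

\begin{lemma}[Trapping lemma]\label{lem:trap}
Let $C:[\kappa_3]^{<\omega}\to[\kappa_2]^{\le\kappa}$ be any function. There are an ordinal $\gamma<\kappa_2$, an injection $e:\gamma\to\kappa_1$, a club $E\subseteq\kappa_1$ and pairwise distinct $y_j<\kappa_3$ $(j\in E)$ such that, with $R_j=\{\xi<\gamma:e(\xi)<j\}$,
\begin{equation}\label{eq:trap}
C(u\cup\{y_j\})\subseteq R_j\quad\text{whenever }j\in E\text{ and }u\subseteq\{y_i:i\in E,\ i<j\}\text{ is finite.}
\end{equation}
\end{lemma}

\begin{proof}[Proof of Theorem~\ref{thm:A} from Lemma~\ref{lem:trap}]
Let $c:\kappa_2\times\kappa_3\to\kappa$, let $C$ be a witness function for $c$, and take $\gamma,e,E,y_j,R_j$ from the lemma. The ordinal $\gamma$ is itself a row, and $\gamma\notin R_j$ because $R_j\subseteq\gamma$; it will be the escaping row. By (S1) there is a color $\nu<\kappa$ such that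
\[
S=\{j\in E:c(\gamma,y_j)=\nu\}
\]
is stationary.

\medskip\noindent\emph{Claim. Let $S'\subseteq S$ be stationary, let $u=\{y_i:i\in I\}$ with $I\subseteq S$ finite, and let $F$ be a finite set of rows. There are a row $a\notin F$ and a stationary $S''\subseteq S'$ such that $c(a,y)=\nu$ for all $y\in u\cup\{y_j:j\in S''\}$.}

\smallskip
Let $j\in S'$ be larger than all elements of $I$; by (S2) the set of these $j$ is stationary. Put $w=u\cup\{y_j\}$. Then $\gamma\in T^\nu_w$ since $I\cup\{j\}\subseteq S$, and $\gamma\notin C(w)$ since $C(w)\subseteq R_j$ by \eqref{eq:trap}. By \eqref{eq:escape} we can choose $a(j)\in(C(w)\cap T^\nu_w)\setminus F$. As $a(j)\in R_j$, we have $e(a(j))<j$. By (S3) the map $j\mapsto e(a(j))$ is constant on a stationary $S''\subseteq S'$, and since $e$ is injective, $a(j)$ is a single row $a$ for $j\in S''$. Then $a\in T^\nu_{u\cup\{y_j\}}$ for every $j\in S''$, which proves the claim.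

\medskip
Now run the recursion. Let $S_0=S$. Given a stationary $S_k\subseteq S$, indices $i_0<\dots<i_{k-1}$ in $S$ and rows $a_0,\dots,a_{k-1}$, choose $i_k\in S_k$ above the earlier indices, and apply the claim with $S'=S_k$, $u=\{y_{i_0},\dots,y_{i_k}\}$ and $F=\{a_0,\dots,a_{k-1}\}$. This yields a row $a_k\notin F$ and a stationary $S_{k+1}\subseteq S_k$. The sets $A=\{a_k:k<\omega\}$ and $B=\{y_{i_l}:l<\omega\}$ are infinite, because the $a_k$ are distinct and the $y_j$ are distinct. If $l\le k$, then $y_{i_l}\in u$ at stage $k$. If $l>k$, then $i_l\in S_l\subseteq S_{k+1}$. In both cases $c(a_k,y_{i_l})=\nu$, so $c$ is constant on $A\times B$.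
\end{proof}

\section{Proof of the trapping lemma}\label{sec:trap}

Fix $C:[\kappa_3]^{<\omega}\to[\kappa_2]^{\le\kappa}$, a sequence $\vec e=\langle e_\gamma:\gamma<\kappa_2\rangle$ of injections $e_\gamma:\gamma\to\kappa_1$, and a sequence $\vec\psi=\langle\psi_\eta:0<\eta<\kappa_3\rangle$ of surjections $\psi_\eta:\kappa_2\to\eta$.

\subsection{Why $\kappa_3$ columns}

For $\gamma<\kappa_2$ and $j<\kappa_1$ let $R(\gamma,j)=\{\xi<\gamma:e_\gamma(\xi)<j\}$, a set of size at most $\kappa$. There are only $\kappa_2$ pairs $(\gamma,j)$, whatever the value of $\kappa_2^{\kappa}$, and every $X\in[\kappa_2]^{\le\kappa}$ is contained in some $R(\gamma,j)$: take $\gamma>\sup X$ and then $j>\sup e_\gamma[X]$. This replaces the count of countable sets in Proposition~\ref{prop:first}(c), and it gives one step of the construction by hand. Let $P$ be a set of at most $\kappa$ columns already chosen and let $W$ be a set of $\kappa_3$ candidates. For $y\in W$ the set $\bigcup_{u\in[P]^{<\omega}}C(u\cup\{y\})$ has size at most $\kappa$, so it lies in some $R(\gamma,j)$. Since $\kappa_3>\kappa_2$, one pair $(\gamma,j)$ works for $\kappa_3$ many $y\in W$. All of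 these columns are trapped over $P$ by the same small set of rows.

Repeating the step gives candidate sets $W_0\supseteq W_1\supseteq\cdots$, and two difficulties appear. We need $\kappa_1$ steps, while the intersection of the $W_n$ may be empty already at stage $\omega$; and the pairs $(\gamma,j)$ found at different stages must share one $\gamma$. The remedy is to choose first a column $\beta$ that will be a candidate at every stage, to let the sets $C(u\cup\{\beta\})$ dictate the sets $R_j$, and to obtain each $y_j$ as a copy of $\beta$. Elementary submodels do the bookkeeping.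

\subsection{Elementary submodels and filtrations}

Let $\chi=\kappa_3^+$ and let $H(\chi)$ be the set of all sets whose transitive closure has size less than $\chi$. It is transitive and contains all ordinals below $\chi$ and the objects $C,\vec e,\vec\psi$. Since $\chi$ is regular, every subset of $H(\chi)$ of size less than $\chi$ is an element of $H(\chi)$. We write $N\prec H(\chi)$ if $(N,\in)$ is an elementary substructure of $(H(\chi),\in)$, and we use the following facts.
\begin{enumerate}
\item[(E1)] If $X\subseteq H(\chi)$ is infinite, there is $N\prec H(\chi)$ with $X\subseteq N$ and $|N|=|X|$.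
\item[(E2)] The union of a nonempty $\subseteq$-chain of elementary submodels of $H(\chi)$ is an elementary submodel.
\item[(E3)] If $N\prec H(\chi)$ and a statement $\exists x\,\varphi(x,\vec p\,)$ with parameters $\vec p\in N$ holds in $H(\chi)$, then it has a witness in $N$. In particular $N$ contains everything definable in $H(\chi)$ from elements of $N$: finite subsets of $N$, values $f(x)$ and intersections $x\cap x'$ for $f,x,x'\in N$, and the least ordinal with a property whose parameters are in $N$.
\item[(E4)] If $N\prec H(\chi)$, $\mu$ is a cardinal with $\mu\cup\{\mu\}\subseteq N$, and $x\in N$ has size at most $\mu$, then $x\subseteq N$. (If $x\ne\emptyset$, then by (E3) $N$ contains a surjection $f:\mu\to x$, and also each value $f(\xi)$.) Applying this to $x\in N\cap\mu^+$ shows that $N\cap\mu^+$ is an initial segment of $\mu^+$; if moreover $|N|=\mu$, then $N\cap\mu^+$ is an ordinal below $\mu^+$.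
\end{enumerate}

A \emph{filtration} of a set $X$ is a sequence $\langle X_j:j<\kappa_1\rangle$ of sets of size at most $\kappa$ that is $\subseteq$-increasing, satisfies $X_j=\bigcup_{i<j}X_i$ for limit $j$, and has union $X$.

\begin{lemma}\label{lem:filt}
If $\langle X_j:j<\kappa_1\rangle$ and $\langle X'_j:j<\kappa_1\rangle$ are filtrations of the same set, then $\{j<\kappa_1:X_j=X'_j\}$ is a club.
\end{lemma}

\begin{proof}
The set is closed because both sequences take unions at limits. Let $j_0<\kappa_1$. Given $j_n$, each of the at most $\kappa$ elements of $X_{j_n}\cup X'_{j_n}$ lies in $X_i\cap X'_i$ for all large $i$, and $\kappa_1$ is regular; so there is $j_{n+1}>j_n$ with $X_{j_n}\subseteq X'_{j_{n+1}}$ and $X'_{j_n}\subseteq X_{j_{n+1}}$. For $j=\sup_nj_n<\kappa_1$ we get $X_j=\bigcup_nX_{j_n}=\bigcup_nX'_{j_n}=X'_j$.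
\end{proof}

\subsection{The construction}

\begin{proof}[Proof of Lemma~\ref{lem:trap}]
Let $\Pi=\{\kappa,\kappa_1,\kappa_2,\kappa_3,C,\vec e,\vec\psi\,\}$.

\medskip\noindent\emph{Step 1: a large model $M$ and the column $\beta$.} We want a column $\beta$ every property of which, with parameters from a sufficiently rich set $M$, is shared by a smaller column. This is the case when $M\prec H(\chi)$ and $\beta=M\cap\kappa_3$. By recursion on $j<\kappa_1$, use (E1) to choose $M_j\prec H(\chi)$ of size $\kappa_2$ with
\[
\kappa_2\cup\Pi\cup\bigcup_{i<j}M_i\cup\{\langle\beta_i:i<j\rangle\}\subseteq M_j,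
\]
and put $\beta_j=M_j\cap\kappa_3$. By (E4) with $\mu=\kappa_2$, each $\beta_j$ is an ordinal below $\kappa_3$, and $\beta_j\ge\kappa_2>0$. Let $M=\bigcup_{j<\kappa_1}M_j$ and $\beta=M\cap\kappa_3=\bigcup_{j<\kappa_1}\beta_j$. Then $M\prec H(\chi)$ by (E2), $\beta<\kappa_3$ because $|M|=\kappa_2$, and every proper initial segment of $\vec\beta=\langle\beta_j:j<\kappa_1\rangle$ is an element of $M$.

\medskip\noindent\emph{Step 2: small models $N_j$ and the row $\gamma$.} Next we close off under $u\mapsto C(u\cup\{\beta\})$ in $\kappa_1$ small steps. By (E1) and (E2) there is a $\subseteq$-increasing sequence $\langle N_j:j<\kappa_1\rangle$ of elementary submodels of $H(\chi)$ of size $\kappa$, with unions at limits, such that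
\[
\kappa\cup\Pi\cup\{\beta,\vec\beta\,\}\subseteq N_0\qquad\text{and}\qquad N_j,\,j\in N_{j+1}.
\]
Let $N=\bigcup_{j<\kappa_1}N_j$. Then $N\prec H(\chi)$, $\kappa_1\subseteq N$ and $|N|=\kappa_1$, so $\gamma=N\cap\kappa_2$ is an ordinal below $\kappa_2$ by (E4). Let $e=e_\gamma$ and $R_j=R(\gamma,j)=\{\xi<\gamma:e(\xi)<j\}$. Now $\langle N_j\cap\kappa_1:j<\kappa_1\rangle$ and $\langle j:j<\kappa_1\rangle$ are filtrations of $\kappa_1$, while $\langle N_j\cap\kappa_2:j<\kappa_1\rangle$ and $\langle R_j:j<\kappa_1\rangle$ are filtrations of $\gamma$. By Lemma~\ref{lem:filt} and (S1),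
\[
E=\{j<\kappa_1:N_j\cap\kappa_1=j\text{ and }N_j\cap\kappa_2=R_j\}
\]
is a club. Put $P_j=N_j\cap\beta$ for $j<\kappa_1$. For $j\in E$ say that $y<\kappa_3$ is \emph{$j$-trapped} if
\[
y\notin P_j\qquad\text{and}\qquad C(u\cup\{y\})\subseteq R_j\text{ for all }u\in[P_j]^{<\omega}.
\]
The column $\beta$ is $j$-trapped for every $j\in E$. Indeed $\beta\notin P_j$ since $P_j\subseteq\beta$. If $u\in[P_j]^{<\omega}$, then $u\cup\{\beta\}$ is a finite subset of $N_j$, so $C(u\cup\{\beta\})\in N_j$ by (E3). This set has size at most $\kappa$, so by (E4) it is contained in $N_j\cap\kappa_2=R_j$.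

\medskip\noindent\emph{Step 3: $R_j,P_j\in M$ for $j\in E$.} To copy $\beta$ inside $M$ we need the parameters of ``$j$-trapped'' to be elements of $M$. We cannot have arranged that $M$ contains all its subsets of size $\kappa$, since that would give $\kappa_2^\kappa=\kappa_2$, which fails for $\kappa=\omega$ when $2^{\aleph_0}>\aleph_2$. The point is that these particular sets can be computed from ordinals below $\kappa_2$ and an initial segment of $\vec\beta$.

The set $R_j$ is definable from $\vec e$, $\gamma$ and $j$, which lie in $M$ because $\kappa_2\subseteq M$. So $R_j\in M$. We show that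
\begin{equation}\label{eq:P}
P_j=\bigcup_{i<j}\psi_{\beta_i}[R_j].
\end{equation}
Let $i<j$. Then $i\in N_j$, hence $\beta_i\in N_j$ and $\psi_{\beta_i}\in N_j$, and so $\psi_{\beta_i}$ maps $R_j=N_j\cap\kappa_2$ into $N_j\cap\beta_i\subseteq P_j$. Conversely let $\xi\in P_j$. The least $i$ with $\xi<\beta_i$ is definable from $\xi$ and $\vec\beta$, so $i\in N_j\cap\kappa_1=j$. The least $\alpha<\kappa_2$ with $\psi_{\beta_i}(\alpha)=\xi$ lies in $N_j\cap\kappa_2=R_j$, so $\xi\in\psi_{\beta_i}[R_j]$. This proves \eqref{eq:P}, whose right side is definable from $\vec\psi$, $R_j$ and $\langle\beta_i:i<j\rangle$. All three are in $M$, so $P_j\in M$.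

\medskip\noindent\emph{Step 4: the columns $y_j$.} For $j\in E$ let $y_j$ be the least $j$-trapped ordinal; it exists by Step~2. It is definable in $H(\chi)$ from $\kappa_3$, $C$, $P_j$ and $R_j$, so it belongs to every elementary submodel that contains these four sets. One such model is $M$, by Step~3; hence $y_j\in M\cap\kappa_3=\beta$. Another is $N_{j+1}$, because $N_j,\beta,\kappa_2\in N_{j+1}$ and $P_j=N_j\cap\beta$, $R_j=N_j\cap\kappa_2$. Therefore $y_j\in N_{j+1}\cap\beta=P_{j+1}$.

Let $j\in E$. For $i\in E$ with $i<j$ we have $y_i\in P_{i+1}\subseteq P_j$, whereas $y_j\notin P_j$. So the $y_j$ are pairwise distinct, and every finite $u\subseteq\{y_i:i\in E,\ i<j\}$ is a finite subset of $P_j$. Since $y_j$ is $j$-trapped, \eqref{eq:trap} holds.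
\end{proof}

This completes the proof of Theorem~\ref{thm:A}. Each of the three successor steps is used once. Passing from $\kappa$ to $\kappa_1$ fixes the color on a stationary set and makes Fodor's lemma available. Passing from $\kappa_1$ to $\kappa_2$ leaves a row $\gamma$ outside $N$. Passing from $\kappa_2$ to $\kappa_3$ leaves a column $\beta$ outside a model $M$ that contains all rows; $M$ has to contain all rows because $\gamma$ is determined only after $\beta$, and Step~3 needs $\gamma\in M$.

\section{Colorings with finite agreement}\label{sec:forcing}

A coloring has no infinite monochromatic rectangle if any two of its columns have the same color in only finitely many rows. We force such colorings. In view of Lemma~\ref{lem:fold} the domain should be allowed to be a triangle, so we work with an arbitrary $D\subseteq K\times L$. For a function $g$ on $D$ and distinct columns $\beta,\beta'\in L$ define the \emph{agreement set}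
\[
\operatorname{Ag}_g(\beta,\beta')=\{\alpha\in K:(\alpha,\beta),(\alpha,\beta')\in D\text{ and }g(\alpha,\beta)=g(\alpha,\beta')\}.
\]

\subsection{Facts about forcing}

In a poset $\mathbb P$, $q\le p$ means that $q$ is stronger than $p$; two conditions are \emph{compatible} if they have a common lower bound. A filter $G\subseteq\mathbb P$ is generic over $V$ if it meets every dense subset of $\mathbb P$ that lies in $V$. For a regular uncountable cardinal $\mu$, the poset is \emph{$\mu$-cc} if every set of pairwise incompatible conditions has size less than $\mu$; \emph{ccc} means $\aleph_1$-cc. It is \emph{$\sigma$-closed} if every decreasing $\omega$-sequence has a lower bound. A $\mu$-cc poset preserves all cardinals $\ge\mu$, and a $\sigma$-closed poset adds no new $\omega$-sequence of ordinals and so preserves $\aleph_1$. Hence ccc posets, and $\sigma$-closed $\aleph_2$-cc posets, preserve all cardinals.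

We also use the \emph{$\Delta$-system lemma}. Let $\rho=\aleph_0$, or let $\rho=\aleph_1$ and assume CH. If $\langle X_\xi:\xi<\rho^+\rangle$ are sets of size less than $\rho$, there are $I\subseteq\rho^+$ of size $\rho^+$ and a set $X$, the root, with $X_\xi\cap X_\eta=X$ for all distinct $\xi,\eta\in I$. (Repetitions are harmless: if there are at most $\rho$ distinct sets, one of them occurs $\rho^+$ times and serves as the root.)

\subsection{Shrinking agreement sets}

The natural attempt is to approximate a coloring $h$ by finite pieces, each carrying the promise that two columns already mentioned will disagree on all rows not yet mentioned. This poset has large antichains. Fix columns $\beta\ne\beta'$, and for a row $\alpha$ with $(\alpha,\beta),(\alpha,\beta')\in D$ let $p_\alpha$ mention only $\alpha,\beta,\beta'$ and declare $h(\alpha,\beta)=h(\alpha,\beta')$. For $\alpha\ne\alpha'$ the declaration of $p_\alpha$ breaks the promise of $p_{\alpha'}$, so if there are uncountably many such rows, the ccc fails. Suppose, however, that we are given a coloring $g$ whose agreement sets are already countable, and aim at the pair $(g,h)$. Then promises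 matter only on the countably many rows in $\operatorname{Ag}_g(\beta,\beta')$, and this antichain is countable. Such a $g$ is obtained in the same way one cardinal higher, with countable conditions. The next lemma covers both levels.

\begin{lemma}\label{lem:shrink}
Let $\rho=\aleph_0$, or let $\rho=\aleph_1$ and assume CH. Let $D\subseteq K\times L$ and let $g:D\to\omega$ satisfy $|\operatorname{Ag}_g(\beta,\beta')|\le\rho$ for all distinct $\beta,\beta'\in L$. There is a $\rho^+$-cc poset $\mathbb P$, which is $\sigma$-closed if $\rho=\aleph_1$, such that every generic extension by $\mathbb P$ contains $f:D\to\omega$ with $|\operatorname{Ag}_f(\beta,\beta')|<\rho$ for all distinct $\beta,\beta'\in L$.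
\end{lemma}

\begin{proof}
A condition is a triple $p=(F_p,H_p,h_p)$ with $F_p\subseteq K$ and $H_p\subseteq L$ of size less than $\rho$ and $h_p:D\cap(F_p\times H_p)\to\omega$. Note that $F_p$ and $H_p$ are countable for both values of $\rho$. Let $q\le p$ if $F_q\supseteq F_p$, $H_q\supseteq H_p$, $h_q\supseteq h_p$, and
\begin{equation}\label{eq:promise}
h_q(\alpha,\beta)\ne h_q(\alpha,\beta')\quad\text{for all distinct }\beta,\beta'\in H_p\text{ and all }\alpha\in(F_q\setminus F_p)\cap\operatorname{Ag}_g(\beta,\beta').
\end{equation}

\emph{Transitivity.} Let $r\le q\le p$, let $\beta\ne\beta'$ be in $H_p$ and $\alpha\in(F_r\setminus F_p)\cap\operatorname{Ag}_g(\beta,\beta')$. If $\alpha\in F_q$, the two values of $h_r$ are values of $h_q$ and differ because $q\le p$. If $\alpha\notin F_q$, they differ because $r\le q$ and $\beta,\beta'\in H_q$.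

\emph{$\sigma$-closure for $\rho=\aleph_1$.} Let $p_0\ge p_1\ge\cdots$ and let $F,H,h$ be the unions of the coordinates. The sets $F$ and $H$ are countable. A pair in $F\times H$ lies in $F_{p_m}\times H_{p_m}$ for some $m$, so $h$ has domain $D\cap(F\times H)$ and $q=(F,H,h)$ is a condition. An instance of \eqref{eq:promise} for $q\le p_n$ involves a row $\alpha\in F_{p_m}$ for some $m>n$, and is then an instance for $p_m\le p_n$.

\emph{The generic coloring.} Any row $\alpha\notin F_p$ can be added to $F_p$: let $h(\alpha,\cdot)$ be injective on the countable set $\{\beta\in H_p:(\alpha,\beta)\in D\}$. Any column can be added to $H_p$ with arbitrary values, since \eqref{eq:promise} is vacuous when $F_q=F_p$. So for every $\alpha\in K$ and all $\beta,\beta'\in L$ the conditions with $\alpha\in F_p$, and those with $\beta,\beta'\in H_p$, are dense. Let $G$ be generic. Then $h=\bigcup_{p\in G}h_p$ is a function with domain $D$. Let $f(\alpha,\beta)=\pi(g(\alpha,\beta),h(\alpha,\beta))$ for a fixed bijection $\pi:\omega\times\omega\to\omega$, so that $\operatorname{Ag}_f=\operatorname{Ag}_g\cap\operatorname{Ag}_h$. Given $\beta\ne\beta'$, take $p\in G$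 with $\beta,\beta'\in H_p$. If $\alpha\in\operatorname{Ag}_g(\beta,\beta')\setminus F_p$, there is $q\in G$ with $q\le p$ and $\alpha\in F_q$, and \eqref{eq:promise} gives $\alpha\notin\operatorname{Ag}_h(\beta,\beta')$. Hence $\operatorname{Ag}_f(\beta,\beta')\subseteq F_p$, which is finite if $\rho=\aleph_0$ and countable if $\rho=\aleph_1$.

\emph{The chain condition.} Let $p_\xi=(F_\xi,H_\xi,h_\xi)$, $\xi<\rho^+$, be conditions; we find two compatible ones with distinct indices. Applying the $\Delta$-system lemma twice, we may assume that $F_\xi\cap F_\eta=F$ and $H_\xi\cap H_\eta=H$ for $\xi\ne\eta$. There are at most $\rho$ functions from $D\cap(F\times H)$ to $\omega$: countably many if $\rho=\aleph_0$, and at most $2^{\aleph_0}=\aleph_1$ if $\rho=\aleph_1$. So we may also assume that all $h_\xi$ agree on $D\cap(F\times H)$. The rows on which the antichain described above could reappear are those in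
\[
Z=\bigcup\{\operatorname{Ag}_g(\beta,\beta'):\beta,\beta'\in H,\ \beta\ne\beta'\},
\]
and $|Z|\le\rho$ by hypothesis. The sets $F_\xi\setminus F$ are pairwise disjoint, so at most $\rho$ of them meet $Z$. Fix $\xi\ne\eta$ such that $F_\xi\setminus F$ and $F_\eta\setminus F$ are disjoint from $Z$.

Let $F_q=F_\xi\cup F_\eta$ and $H_q=H_\xi\cup H_\eta$. The domains of $h_\xi$ and $h_\eta$ intersect in $D\cap(F\times H)$, so $h_\xi\cup h_\eta$ is a function. The pairs of $D\cap(F_q\times H_q)$ outside its domain are those in the two disjoint blocks $(F_\eta\setminus F)\times(H_\xi\setminus H)$ and $(F_\xi\setminus F)\times(H_\eta\setminus H)$. We define $h_q\supseteq h_\xi\cup h_\eta$ on the first block, row by row. Let $\alpha\in F_\eta\setminus F$, and list the countable set $\{\beta'\in H_\xi\setminus H:(\alpha,\beta')\in D\}$ without repetition as $\beta'_0,\beta'_1,\dots$ (a finite or infinite list). For each $n$ there is at most one $\beta\in H$ with $\alpha\in\operatorname{Ag}_g(\beta,\beta'_n)$, since two such columns would have the same $g$-color in row $\alpha$ and put $\alpha$ into $Z$. Choose $h_q(\alpha,\beta'_n)$ different from $h_q(\alpha,\beta'_m)$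 for all $m<n$, and from $h_\eta(\alpha,\beta)$ if such a $\beta$ exists; only finitely many values are excluded. Define $h_q$ on the second block in the same way with $\xi$ and $\eta$ interchanged.

To see that $q\le p_\xi$, let $\beta\ne\beta'$ be in $H_\xi$ and let $\alpha\in F_q\setminus F_\xi=F_\eta\setminus F$ lie in $\operatorname{Ag}_g(\beta,\beta')$. Since $\alpha\notin Z$, the two columns are not both in $H$. If both are in $H_\xi\setminus H$, their $h_q$-values in row $\alpha$ differ by the first requirement; if exactly one is in $H$, they differ by the second. The construction is symmetric in $\xi$ and $\eta$, so also $q\le p_\eta$.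
\end{proof}

\begin{remark}
The bound $\rho\le\aleph_1$ is used whenever a subset of $H_p$ is mapped injectively into $\omega$, and the lemma cannot be started one cardinal higher: by Proposition~\ref{prop:warm} with $\kappa=\omega$, every $f:\omega_2\times\omega_1\to\omega$ has two columns with an infinite agreement set. So a domain $D$ that carries a coloring with finite agreement sets contains no product of $\aleph_2$ rows and $\aleph_1$ columns. The domain below has at most $\aleph_1$ cells in each column.
\end{remark}

\subsection{The model}

\begin{proof}[Proof of Theorem~\ref{thm:B}]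
For $\beta<\lambda$ let $d(\beta)=\beta$ if $\beta<\omega_2$ and $d(\beta)=\omega_1$ if $\beta\ge\omega_2$, and let
\[
D=\{(\alpha,\beta):\beta<\lambda,\ \alpha<d(\beta)\}\subseteq\omega_2\times\lambda .
\]
Then $D$ contains the triangle $\{(\alpha,\beta):\alpha<\beta<\omega_2\}$ and the strip $\omega_1\times(\lambda\setminus\omega_1)$, and $|d(\beta)|\le\aleph_1$ for all $\beta$.

The agreement sets of the constant function $0$ on $D$ are the ordinals $d(\beta)\cap d(\beta')$, of size at most $\aleph_1$. Lemma~\ref{lem:shrink} with $\rho=\aleph_1$, applied in $V\models\mathrm{CH}$, gives an extension $V[G_1]$ by a $\sigma$-closed $\aleph_2$-cc poset that contains $g:D\to\omega$ with countable agreement sets. Lemma~\ref{lem:shrink} with $\rho=\aleph_0$, applied in $V[G_1]$ to $g$, gives an extension $V[G_1][G_2]$ by a ccc poset that contains $f:D\to\omega$ with finite agreement sets. Both steps preserve all cardinals, and $V[G_1][G_2]$ is the extension of $V$ by the two-step iteration. We work in this model.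

If $A\times B\subseteq D$, $A$ is infinite and $\beta\ne\beta'$ are in $B$, then $f$ is not constant on $A\times B$, since otherwise $A\subseteq\operatorname{Ag}_f(\beta,\beta')$. Applied to the triangle, this verifies the hypothesis of Lemma~\ref{lem:fold} for $\theta=\omega_2$, so $(\omega_2,\omega_2)\not\to(\omega,\omega)_\omega$. Applied to the strip, it gives $(\omega_1,\lambda)\not\to(\omega,\omega)_\omega$, because $|\lambda\setminus\omega_1|=\lambda$ for $\lambda\ge\aleph_2$.

Let $\kappa\le\mu\le\lambda$ be infinite cardinals. If $\kappa\le\aleph_1$, then $(\kappa,\mu)\to(\omega,\omega)_\omega$ fails by monotonicity, as it fails for $(\omega_1,\lambda)$. If $\kappa\ge\aleph_2$ and $\mu<\aleph_3$, then $\kappa=\mu=\aleph_2$ and the relation fails. In the remaining case $\kappa\ge\aleph_2$ and $\mu\ge\aleph_3$, and the relation holds by Theorem~\ref{thm:A} and monotonicity. Finally, $(\omega_2,\omega_2)\not\to(\omega,\omega)_\omega$ gives $\theta_2\ge\aleph_3$, and Theorem~\ref{thm:A} gives $\theta_2\le\aleph_3$.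
\end{proof}

\section{The values of $\theta_2$ and the pairs $(\aleph_m,\aleph_n)$}\label{sec:cor}

\begin{proof}[Proof of Corollary~\ref{cor:C}]
Proposition~\ref{prop:first} and Theorem~\ref{thm:A} give $\aleph_2\le\theta_2\le\aleph_3$ in ZFC. Suppose that ZFC is consistent. Then so is $\mathrm{ZFC}+\mathrm{CH}$, and so is ZFC together with any statement that $\mathrm{ZFC}+\mathrm{CH}$ proves to be forced by some poset. Under CH we have $\theta_2=\aleph_2$ by Proposition~\ref{prop:first}, and Theorem~\ref{thm:B} with $\lambda=\aleph_2$ forces $\theta_2=\aleph_3$.

Let $m\le n<\omega$. If $m\ge2$ and $n\ge3$, then ZFC proves $(\aleph_m,\aleph_n)\to(\omega,\omega)_\omega$ by Theorem~\ref{thm:A} and monotonicity. Otherwise apply Theorem~\ref{thm:B} with $\lambda=\aleph_k$, where $k=\max(n,2)$. Cardinals are preserved, so $\aleph_m\le\aleph_n\le\lambda$ in the extension, and the relation fails there. Hence ZFC does not prove it.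
\end{proof}

\begin{remark}
Assume that ZFC is consistent, and let $m\le n<\omega$. Among the pairs for which ZFC does not prove $(\aleph_m,\aleph_n)\to(\omega,\omega)_\omega$, it refutes the relation when $m=0$ or $m=n=1$, by Proposition~\ref{prop:first}(a),(b). For the others, namely $m=1$, $n\ge2$ and $m=n=2$, the relation holds under CH by Proposition~\ref{prop:first} and monotonicity, so it is independent of ZFC.
\end{remark}

\begin{thebibliography}{1}

\bibitem{class4}
\emph{Stevo's Forcing Class Fall 2012 -- Class 4},
\texttt{http://boolesrings.org/mpawliuk/2012/10/08/}\allowbreak\texttt{stevos-forcing-class-fall-2012-class-4/}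

\end{thebibliography}
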